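\title{Word hyperbolicity and the first $\ell_1$-homology of finitely presented groups}

\begin{abstract}
We prove that a finitely presented group $G$ is word hyperbolic if and only if its unreduced $\ell_1$-homology $H^{(1)}_1(G,\mathbb R)$ vanishes, as conjectured by S.~Weinberger. The main tool is a bounded $1$-cochain of the form $u\,dv$, with $u$ and $v$ $1$-Lipschitz and $u$ a bump function. Its coboundary is bounded independently of the size of the bump, while its value on a fat loop is quadratic in the fatness. We also show that the function measuring the cost of filling loops by summable $2$-chains is either at most linear or at least quadratic.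
\end{abstract}

\section{Introduction}

\subsection{The problem}

Let $G$ be a finitely presented group. Choose a finite connected $2$-complex $K$ with $\pi_1(K)\cong G$, for instance the presentation complex of a finite presentation, and let $X$ be its universal cover. Then $X$ is locally finite, and $G$ acts freely on $X$, permuting the cells with finitely many orbits. Fix an orientation of each cell. For $n=0,1,2$ let $C_n$ be the Banach space of summable real $n$-chains
\[
c=\sum_\sigma c_\sigma\,\sigma,\qquad |c|_1=\sum_\sigma|c_\sigma|<\infty,
\]
where $\sigma$ ranges over the $n$-cells of $X$. A chain is \emph{finite} if its support is finite. As there are finitely many orbits of cells, $|\partial\sigma|_1$ is bounded over all cells $\sigma$, so the cellular boundary extends to bounded linear maps $\partial\colon C_n\to C_{n-1}$, and $\partial\partial=0$ by continuity. Put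
\[
Z_1=\ker(\partial\colon C_1\to C_0),\qquad B_1=\partial(C_2),\qquad H^{(1)}_1(G,\mathbb R)=Z_1/B_1 .
\]
This is the first \emph{$\ell_1$-homology} of $G$. It is unreduced: we divide by $B_1$, not by its closure. It does not depend on the choice of $K$; we will not use this, because every argument below works for an arbitrary $K$.

It is known that $H^{(1)}_1(G,\mathbb R)=0$ when $G$ is word hyperbolic. S.~Weinberger conjectured that, for finitely presented $G$, word hyperbolicity is equivalent to $H^{(1)}_1(G,\mathbb R)=0$; see \cite{problem}. Allcock and Gersten proved that $G$ is hyperbolic if and only if $H^{(1)}_1$ and the reduced group $\bar H^{(1)}_2$ both vanish. We prove the conjecture, so the second condition is redundant.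

Two examples show what $H^{(1)}_1$ detects.

\begin{example}[Trees]\label{ex:tree}
Let $G$ be free and $K$ a wedge of circles, so that $X$ is a tree and $H^{(1)}_1=Z_1$. Removing an edge $e$ cuts $X$ into two halves. For $z\in C_1$, the sum of the coefficients of $\partial z$ over the half containing the terminal vertex of $e$ equals $z_e$, since every other edge contributes $0$ to this absolutely convergent sum. Hence $Z_1=0$ and $H^{(1)}_1=0$.
\end{example}

\begin{example}[The plane]\label{ex:plane}
Let $G=\mathbb Z^2$ and let $X$ be the tiling of $\mathbb R^2$ by unit squares, oriented counterclockwise. The coefficient of an edge in $\partial c$ is the difference of the coefficients of $c$ on the two adjacent squares. So two functions on the set of squares with the same boundary differ by a constant. In particular there is no nonzero summable $2$-cycle, and a cycle has at most one filling in $C_2$.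

Let $Q_j$ be the sum of the $4^j$ unit squares in $[2^j,2^{j+1}]\times[0,2^j]$, and let $z=\sum_{j\ge1}4^{-j}\partial Q_j$. Since $|\partial Q_j|_1=4\cdot2^j$, the series converges and $z\in Z_1$. If $z=\partial c$ with $c\in C_2$, then $c$ differs from the function $\sum_j4^{-j}Q_j$ by a constant, which is $0$ because $c$ is summable over the lower half-plane. Then $|c|_1=\sum_j4^{-j}4^j=\infty$, a contradiction. Hence $H^{(1)}_1(\mathbb Z^2,\mathbb R)\ne0$.
\end{example}

In the plane, vanishing fails because the ratio of area to perimeter is unbounded. This is the general picture: we will see that $H^{(1)}_1=0$ is equivalent to a linear isoperimetric inequality for fillings of loops by summable chains. Loops in a hyperbolic group have linear fillings, and squares in the plane do not, which makes the conjecture plausible. The difficulty lies in the converse. A summable filling has real coefficients, need not come from a disk, and may have infinite support, so a priori it can be far cheaper than any disk. One needs a lower bound on the norm that holds for all such fillings at once.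

\subsection{Notation and results}

Let $Y=X^{(1)}$ be the $1$-skeleton with edges of length $1$, let $d$ be its path metric and $V$ its vertex set. An oriented edge $e$ runs from $e^-$ to $e^+$. A \emph{path} is an edge path, and $|\gamma|$ is its number of edges. A \emph{geodesic} $[p,q]$ is a path from $p$ to $q$ of length $d(p,q)$. Unless stated otherwise, a \emph{geodesic triangle} consists of three vertices, not necessarily distinct, and three geodesics joining them in pairs. The distance to a path is the distance to its set of vertices, and a geodesic triangle is \emph{$\delta$-slim} if every vertex of every side is within $\delta$ of the union of the other two sides.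

A closed path $\gamma$ defines a finite cycle $z_\gamma$, the signed sum of the edges it traverses, with $|z_\gamma|_1\le|\gamma|$. For $z\in Z_1$ and $n\in\mathbb N$ put
\[
\operatorname{Fill}(z)=\inf\{|c|_1: c\in C_2,\ \partial c=z\},\qquad
\Phi(n)=\sup\{\operatorname{Fill}(z_\gamma):\gamma\text{ closed},\ |\gamma|\le n\}.
\]
The function $\operatorname{Fill}$ is subadditive, homogeneous and $G$-invariant. The function $\Phi$ is nondecreasing and finite. Indeed, $X$ is simply connected, so $H_1(X;\mathbb R)=0$ and every finite cycle bounds a finite chain; and there are finitely many $G$-orbits of closed paths of length at most $n$, because $Y$ is locally finite with finitely many orbits of vertices.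

The size of the $2$-cells enters through a single constant. With $[\partial\tau:e]$ the coefficient of $e$ in $\partial\tau$, let
\begin{equation}\label{eq:A}
A=\sup_\tau\ \min_{x_0\in V}\ \sum_e\bigl|[\partial\tau:e]\bigr|\cdot\tfrac12\bigl(d(x_0,e^-)+d(x_0,e^+)\bigr),
\end{equation}
where $\tau$ ranges over the $2$-cells, and $A=0$ if there are none. This is the first moment of $\partial\tau$ about its best center. The minimum exists because the sums lie in $\frac12\mathbb N$, and $A<\infty$ because there are finitely many orbits of $2$-cells. If $\tau$ is attached along a closed path with vertices $g_0,\dots,g_{n-1}$, the choice $x_0=g_0$ bounds the sum by $\sum_{i<n}d(g_0,g_i)\le\sum_{i<n}\min(i,n-i)\le n^2/4$. So $A\le\rho^2/4$ if all attaching paths have length at most $\rho$.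

\begin{theorem}\label{thm:main}
A finitely presented group $G$ is word hyperbolic if and only if $H^{(1)}_1(G,\mathbb R)=0$. Quantitatively, if every closed path $\gamma$ in $X$ satisfies $z_\gamma=\partial c$ for some $c\in C_2$ with $|c|_1\le\kappa|\gamma|$, then all geodesic triangles in $X^{(1)}$ with vertex corners are $30A\kappa$-slim.
\end{theorem}

\begin{theorem}\label{thm:gap}
For $G$ finitely presented and $X$ as above, the following are equivalent:
\begin{enumerate}
\item[(i)] $G$ is word hyperbolic;
\item[(ii)] $H^{(1)}_1(G,\mathbb R)=0$;
\item[(iii)] $B_1$ is closed in $C_1$;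
\item[(iv)] $\Phi(n)\le\kappa n$ for some $\kappa$ and all $n$;
\item[(v)] $\Phi(n)=o(n^2)$;
\item[(vi)] $\liminf_{n\to\infty}\Phi(n)/n^2=0$.
\end{enumerate}
If $A>0$, the condition $\limsup_{n\to\infty}\Phi(n)/n^2<1/(900A)$ suffices in place of {\rm(v)}. Hence either $\Phi(n)\le\kappa n$ for some $\kappa$ and all $n$, or there is $\varepsilon>0$ with $\Phi(n)\ge\varepsilon n^2$ for all large $n$. Moreover, the reduced group $Z_1/\overline{B_1}$ always vanishes.
\end{theorem}

The exponent $2$ in the gap is optimal.

\begin{example}\label{ex:quadratic}
For the plane of Example~\ref{ex:plane}, $\lfloor n/4\rfloor^2\le\Phi(n)\le n^2/16$. The lower bound holds because the only filling of the boundary of an $m\times m$ square has norm $m^2$. For the upper bound, let $\gamma$ be a closed path with $h$ horizontal steps and $v_j$ vertical steps in the row $\mathbb R\times[j,j+1]$, half of them up and half down. Orient vertical edges upward, and give the square $[i,i+1]\times[j,j+1]$ the coefficient $c_{ij}$ equal to the sum of the coefficients of $z_\gamma$ on the vertical edges of row $j$ with abscissa at least $i+1$. Then $|c_{ij}|\le v_j/2$, and $c_{ij}=0$ outside the at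 most $h/2$ columns spanned by $\gamma$. The finite cycle $z_\gamma-\partial c$ has no vertical edges, so it is $0$. Thus $\operatorname{Fill}(z_\gamma)\le\frac h2\sum_j\frac{v_j}2\le|\gamma|^2/16$.
\end{example}

\subsection{Plan of the proof}

Section~\ref{sec:slim} reduces hyperbolicity to the boundedness of a slimness function $\sigma$. Section~\ref{sec:linear} proves (ii)$\Leftrightarrow$(iii)$\Leftrightarrow$(iv) and (i)$\Rightarrow$(iv). The heart of the paper is Section~\ref{sec:udv}, where a lower bound on the norm of every filling of a fat loop is obtained by duality. Section~\ref{sec:loops} extracts from a fat triangle a fat loop of controlled length; this gives Theorem~\ref{thm:main} and (v)$\Rightarrow$(i). Section~\ref{sec:cone} proves (vi)$\Rightarrow$(i) with asymptotic cones.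

\section{Slim triangles and the Gromov product}\label{sec:slim}

A geodesic metric space is \emph{hyperbolic} if there is $\delta$ such that, for every geodesic triangle with arbitrary corners, each point of each side lies within $\delta$ of the union of the other two sides. A group is \emph{word hyperbolic} if its Cayley graph with respect to a finite generating set is hyperbolic. A \emph{quasi-isometry} is a map $\varphi\colon M\to M'$ with
\[
L^{-1}d(x,y)-L\le d(\varphi x,\varphi y)\le L\,d(x,y)+L
\]
for some $L\ge1$, such that every point of $M'$ is within $L$ of $\varphi(M)$. The \emph{Gromov product} is $(a|b)_w=\frac12\bigl(d(w,a)+d(w,b)-d(a,b)\bigr)$, and a metric space satisfies the \emph{four-point condition} with constant $\theta$ if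
\begin{equation}\label{eq:4pt}
(a|b)_w\ge\min\{(a|y)_w,(y|b)_w\}-\theta\qquad\text{for all points }w,a,b,y.
\end{equation}
We use three standard facts.
\begin{enumerate}
\item[(H1)] Hyperbolicity of geodesic spaces is invariant under quasi-isometry.
\item[(H2)] (\v{S}varc--Milnor.) A group acting freely and cocompactly by automorphisms on a connected locally finite graph is finitely generated, and its Cayley graphs are quasi-isometric to that graph.
\item[(H3)] A geodesic space is hyperbolic if and only if it satisfies the four-point condition with some constant \cite[Prop.~III.H.1.22]{BH}.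
\end{enumerate}
By (H1) and (H2), $G$ is word hyperbolic if and only if $Y$ is hyperbolic.

Our estimates concern only vertices and triangles with vertex corners. The four-point condition is the convenient way to pass from vertices to all of $Y$. We need the passage from slimness to \eqref{eq:4pt} in a local form, involving only the triangles spanned by the four given points, because Section~\ref{sec:cone} controls only triangles of bounded perimeter.

\begin{lemma}\label{lem:4pt}
Let $w,a,b,y\in V$, and suppose that all geodesic triangles with corners $w,a,b$ and all those with corners $a,b,y$ are $\delta$-slim. Then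
\[
(a|b)_w\ge\min\{(a|y)_w,(y|b)_w\}-3\delta-1 .
\]
\end{lemma}

\begin{proof}
If $t$ is a vertex of a geodesic $[p,q]$, adding $d(w,p)\le d(w,t)+d(t,p)$ and $d(w,q)\le d(w,t)+d(t,q)$ gives $(p|q)_w\le d(w,t)$. We look for a vertex of $[a,b]$ at which this is nearly an equality.

Fix geodesics $[a,b]$, $[w,a]$, $[w,b]$, $[a,y]$, $[y,b]$. Let $m$ be the last vertex of $[a,b]$, going from $a$, that is within $\delta$ of $[w,a]$; it exists because $a$ is such a vertex. Then $m$ is within $\delta+1$ of $[w,b]$: either $m=b$, or the next vertex is not within $\delta$ of $[w,a]$ and so is within $\delta$ of $[w,b]$. If $t\in[w,a]$ and $d(m,t)\le\delta$, then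
\[
d(w,a)=d(w,t)+d(t,a)\ge d(w,m)+d(m,a)-2\delta ,
\]
and the same computation on $[w,b]$ gives $d(w,b)\ge d(w,m)+d(m,b)-2\delta-2$. Adding and using $d(m,a)+d(m,b)=d(a,b)$ yields $d(w,m)\le(a|b)_w+2\delta+1$. Finally, $m$ is within $\delta$ of a vertex $t'$ of $[a,y]$ or $[y,b]$, so
\[
\min\{(a|y)_w,(y|b)_w\}\le d(w,t')\le d(w,m)+\delta\le(a|b)_w+3\delta+1.\qedhere
\]
\end{proof}

For $N\in\mathbb N$ let $\sigma(N)$ be the maximum of the distance from $x$ to the union of the other two sides, over all geodesic triangles of perimeter at most $N$ and all vertices $x$ on a side. These distances are integers between $0$ and $N$, so the maximum is attained. Thus $\sigma(N)$ is the least $\delta$ such that all geodesic triangles of perimeter at most $N$ are $\delta$-slim.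

\begin{corollary}\label{cor:sigma}
$G$ is word hyperbolic if and only if $\sigma$ is bounded.
\end{corollary}

\begin{proof}
If $Y$ is hyperbolic with constant $\delta$, a vertex on a side of a triangle is within $\delta$ of a point, hence within $\delta+\frac12$ of a vertex, of the other two sides, so $\sigma\le\delta+\frac12$. Conversely, let $\sigma\le\delta$. By Lemma~\ref{lem:4pt}, $V$ satisfies \eqref{eq:4pt} with $\theta=3\delta+1$. Every point of $Y$ is within $\frac12$ of a vertex, and replacing points by nearest vertices changes each distance by at most $1$ and each Gromov product by at most $\frac32$. So $Y$ satisfies \eqref{eq:4pt} with $\theta=3\delta+4$ and is hyperbolic by (H3).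
\end{proof}

\section{Vanishing and linear fillings}\label{sec:linear}

A \emph{$1$-cochain} is a real function $\beta$ on oriented edges that changes sign when the edge is reversed. If $\beta$ is bounded, it defines a bounded functional $\beta(z)=\sum_ez_e\beta(e)$ on $C_1$, and by the duality of $\ell_1$ and $\ell_\infty$ every bounded functional on $C_1$ is of this form. For $f\colon V\to\mathbb R$ let $df$ be the cochain $df(e)=f(e^+)-f(e^-)$. If $f$ is bounded, then
\begin{equation}\label{eq:stokes0}
df(z)=f(\partial z)\qquad\text{for all }z\in C_1,
\end{equation}
since both sides are continuous in $z$ and agree on edges.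

To relate $H^{(1)}_1$ to closed paths we must approximate summable cycles by finite ones. Cutting off the support of a cycle creates a boundary, so we argue by duality instead.

\begin{lemma}\label{lem:dense}
Finite $1$-cycles are dense in $Z_1$.
\end{lemma}

\begin{proof}
By the Hahn--Banach theorem it suffices to show that a bounded cochain $\beta$ that vanishes on all finite cycles vanishes on $Z_1$. Fix a vertex $o$ and let $f(y)$ be the sum of $\beta$ along any path from $o$ to $y$. This is well defined because $Y$ is connected and $\beta(z_\gamma)=0$ for closed $\gamma$, and $\beta=df$. The function $f$ may be unbounded, so \eqref{eq:stokes0} does not apply to it, and we truncate: let $f_n=\max(-n,\min(n,f))$. For $z\in Z_1$, \eqref{eq:stokes0} gives $\sum_ez_e\,df_n(e)=0$. Truncation does not increase differences, so $|df_n(e)|\le|\beta(e)|\le\|\beta\|_\infty$, and $df_n(e)=\beta(e)$ for large $n$. Dominated convergence gives $\beta(z)=0$.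
\end{proof}

\begin{lemma}\label{lem:decomp}
Every finite real $1$-cycle is a finite sum $z=\sum_ia_iz_{\gamma_i}$ with $a_i>0$, $\gamma_i$ closed paths and $\sum_ia_i|\gamma_i|=|z|_1$.
\end{lemma}

\begin{proof}
Induct on the size of the support. Let $z\ne0$, and orient the edges of the support so that all coefficients are positive. Since $\partial z=0$, at each vertex the coefficients of incoming edges and of outgoing edges have the same sum. So a directed path in the support can always be continued, and it eventually repeats a vertex. The part between the first repetition and the earlier visit is a directed closed path $\gamma$ with distinct edges, so $z_\gamma$ has coefficients $0$ and $1$. If $a$ is the least coefficient of $z$ along $\gamma$, then $z-az_\gamma$ is a cycle with nonnegative coefficients, smaller support and norm $|z|_1-a|\gamma|$.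
\end{proof}

\begin{proposition}\label{prop:linear}
We have $\overline{B_1}=Z_1$, and conditions {\rm(ii), (iii), (iv)} of Theorem~\ref{thm:gap} are equivalent.
\end{proposition}

\begin{proof}
The subspace $Z_1$ is closed and contains $B_1$, and $B_1$ contains all finite cycles because $X$ is simply connected. Lemma~\ref{lem:dense} gives $\overline{B_1}=Z_1$, hence (ii)$\Leftrightarrow$(iii).

(ii)$\Rightarrow$(iv). If $B_1=Z_1$, then $\partial\colon C_2\to Z_1$ is a bounded surjection of Banach spaces. By the open mapping theorem there is $\kappa$ such that every $z\in Z_1$ equals $\partial c$ for some $c$ with $|c|_1\le\kappa|z|_1$. Apply this to $z=z_\gamma$. This step is the reason the homology must be unreduced.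

(iv)$\Rightarrow$(ii). For a finite cycle $z$, Lemma~\ref{lem:decomp} gives $\operatorname{Fill}(z)\le\sum_ia_i\kappa|\gamma_i|=\kappa|z|_1$. Let $z\in Z_1$ be arbitrary. By Lemma~\ref{lem:dense} there are finite cycles $w_j$ with $|z-w_j|_1\le2^{-j}$. Put $z_1=w_1$ and $z_j=w_j-w_{j-1}$ for $j\ge2$, so that $z=\sum_jz_j$ and $\sum_j|z_j|_1<\infty$. Choose $c_j\in C_2$ with $\partial c_j=z_j$ and $|c_j|_1\le\kappa|z_j|_1+2^{-j}$. Then $c=\sum_jc_j$ converges in $C_2$, and $\partial c=z$.
\end{proof}

The known direction of Theorem~\ref{thm:main} follows from the linear isoperimetric inequality in hyperbolic groups. We prove the form we need directly in $X$: near its farthest point from a base vertex, a long loop has a shortcut.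

\begin{proposition}\label{prop:dehn}
If all geodesic triangles are $\delta$-slim and $k>2\delta$ is an integer, then $\Phi(n)\le\Phi(4k)\,n$ for all $n$. In particular {\rm(i)}$\Rightarrow${\rm(iv)}.
\end{proposition}

\begin{proof}
We show $\operatorname{Fill}(z_\gamma)\le\Phi(4k)|\gamma|$ by induction on $n=|\gamma|$. For $n=0$ we have $z_\gamma=0$, and for $1\le n\le4k$ the claim holds by the definition of $\Phi$. Let $n>4k$. Fix $w\in V$, and index the vertices $g_i$ of $\gamma$ cyclically so that $g_0$ is farthest from $w$. Let $\mu$ be the subpath from $g_{-k}$ to $g_k$. Suppose that $\mu$ is a geodesic. In a triangle with sides $\mu$, $[w,g_k]$, $[w,g_{-k}]$, the vertex $g_0$ is within $\delta$ of a vertex $t$ of $[w,g_{\pm k}]$ for one choice of sign, and then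
\[
d(w,g_{\pm k})=d(w,t)+d(t,g_{\pm k})\ge d(w,g_0)-\delta+k-\delta>d(w,g_0),
\]
contrary to the choice of $g_0$. So a geodesic $\mu'$ from $g_{-k}$ to $g_k$ has length less than $2k$. Let $\gamma'$ be obtained from $\gamma$ by replacing $\mu$ with $\mu'$, and let $\gamma''$ be $\mu$ followed by the reverse of $\mu'$. Then $z_\gamma=z_{\gamma'}+z_{\gamma''}$, $|\gamma'|\le n-1$ and $|\gamma''|<4k$, so $\operatorname{Fill}(z_\gamma)\le\Phi(4k)(n-1)+\Phi(4k)$. The last claim follows from Corollary~\ref{cor:sigma}.
\end{proof}

\section{The cochain $u\,dv$}\label{sec:udv}

We want to bound $|c|_1$ from below for every $c\in C_2$ with $\partial c=z_\gamma$. Suppose that $\alpha$ is a bounded $1$-cochain with $|\alpha(\partial\tau)|\le A$ for all $2$-cells $\tau$. Then $|\alpha(z_\gamma)|=|\alpha(\partial c)|\le A|c|_1$, whatever the shape of $c$. So we need cochains that are large on $\gamma$ and uniformly small on the boundaries of $2$-cells. An exact cochain $dv$ is useless, since it vanishes on $z_\gamma$. In the plane, with coordinates $(s,t)$, the form $-t\,ds$ has derivative $ds\wedge dt$ and measures area, but it is unbounded and so does not pair with all of $C_1$.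 Its useful feature is that it is a product $u\,dv$ with $u$ and $v$ both $1$-Lipschitz, so that $d(u\,dv)=du\wedge dv$ is bounded however large $u$ is. Every graph carries many $1$-Lipschitz functions, namely distance functions. We take for $v$ the distance from one end $p$ of a geodesic contained in $\gamma$, so that $dv=1$ along it, and for $u$ a tent of height $D$ centered at a vertex $x$ of the geodesic, so that $u$ is bounded and vanishes on the rest of $\gamma$:
\begin{equation}\label{eq:alpha}
u(y)=\max\bigl(0,D-d(x,y)\bigr),\quad v(y)=d(p,y),\quad
\alpha(e)=\tfrac12\bigl(u(e^-)+u(e^+)\bigr)\bigl(v(e^+)-v(e^-)\bigr).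
\end{equation}
The value of $u$ on an edge is the average over its endpoints, so that $\alpha$ changes sign when $e$ is reversed.

\begin{example}\label{ex:rectangle}
In the plane let $\gamma$ be the counterclockwise boundary of $[-2,2]\times[0,2]$, with $p=(-2,0)$, $x=(0,0)$ and $D=2$. In the rectangle, $v$ increases by $1$ along each edge pointing right or up. For a unit square $\tau$ of the rectangle on whose corners $u$ takes the values $u_1,u_2,u_3,u_4$, counterclockwise from the lower left,
\[
\alpha(\partial\tau)=\tfrac{u_1+u_2}2+\tfrac{u_2+u_3}2-\tfrac{u_3+u_4}2-\tfrac{u_4+u_1}2=u_2-u_4 .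
\]
The values of $u$ at the $15$ vertices and of $\alpha(\partial\tau)$ on the $8$ squares are
\[
u:\quad\begin{matrix}0&0&0&0&0\\0&0&1&0&0\\0&1&2&1&0\end{matrix}
\qquad\qquad
\alpha(\partial\tau):\quad\begin{matrix}0&1&0&0\\1&2&0&0\end{matrix}
\]
The bottom side contributes $\frac12+\frac32+\frac32+\frac12=4$ to $\alpha(z_\gamma)$, the other three sides contribute $0$, and the entries of the second array also add up to $4=D^2$. For the rectangle $[-D,D]\times[0,D]$ the bottom side contributes the area $D^2$ under the tent, while $|u_2-u_4|\le2$ for every $D$, because opposite corners of a square are at distance $2$. The height of the tent cancels on each cell; only its slope matters.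
\end{example}

In general, the cancellation comes from subtracting the constant $u(x_0)$ from $u$ on each cell, and this is what \eqref{eq:A} is designed for.

\begin{proposition}\label{prop:key}
Let $\gamma$ be a closed path that is the concatenation of a geodesic $[p,q]$ and a path $\eta$ from $q$ to $p$. Let $x$ be a vertex of $[p,q]$ and $D\ge0$ an integer with $d(x,\eta)\ge D$. Then $D^2\le A|c|_1$ for every $c\in C_2$ with $\partial c=z_\gamma$. Consequently $D^2\le A\,\Phi(|\gamma|)$.
\end{proposition}

\begin{proof}
Define $u,v,\alpha$ by \eqref{eq:alpha}. Both $u$ and $v$ are $1$-Lipschitz and $0\le u\le D$, so $|\alpha(e)|\le D$ and $\alpha$ is a bounded functional on $C_1$.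

\emph{Value on a $2$-cell.} Let $\partial\tau=\sum_ez_ee$, a finite sum, and let $x_0$ realize the minimum in \eqref{eq:A}. Since $\partial\partial\tau=0$, we have $\sum_ez_e\,dv(e)=0$. Therefore
\[
\alpha(\partial\tau)=\sum_ez_e\Bigl(\tfrac12\bigl(u(e^-)+u(e^+)\bigr)-u(x_0)\Bigr)dv(e).
\]
Now $|dv(e)|\le1$ and $|u(e^\pm)-u(x_0)|\le d(x_0,e^\pm)$, so
\[
|\alpha(\partial\tau)|\le\sum_e|z_e|\cdot\tfrac12\bigl(d(x_0,e^-)+d(x_0,e^+)\bigr)\le A .
\]

\emph{Value on $\partial c$.} The maps $c\mapsto\alpha(\partial c)$ and $c\mapsto\sum_\tau c_\tau\,\alpha(\partial\tau)$ are continuous on $C_2$, the first because $\alpha$ is bounded and the second by the previous step. They agree on finite chains, which are dense, so they agree everywhere. Hence $|\alpha(\partial c)|\le A|c|_1$. This is the step that handles infinite fillings.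

\emph{Value on $z_\gamma$.} Let $p=g_0,\dots,g_m=q$ be the vertices of $[p,q]$, and let $x=g_k$. Since $[p,q]$ is a geodesic, $v(g_{j+1})-v(g_j)=1$ and $u(g_j)=\max(0,D-|j-k|)$. Since $p$ and $q$ lie on $\eta$, we have $D\le k$ and $D\le m-k$, so the whole tent fits on $[p,q]$ and $u(g_0)=u(g_m)=0$. The contribution of $[p,q]$ is
\[
\sum_{j=0}^{m-1}\tfrac12\bigl(u(g_j)+u(g_{j+1})\bigr)=\sum_{j=0}^mu(g_j)=D+2\sum_{i=1}^{D-1}i=D^2 .
\]
All vertices of $\eta$ are at distance at least $D$ from $x$, so $u=0$ on $\eta$, and $\eta$ contributes $0$.

Thus $D^2=\alpha(z_\gamma)=\alpha(\partial c)\le A|c|_1$. Take the infimum over $c$ for the last claim.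
\end{proof}

\begin{remark}
Both hypotheses are needed. If $[p,q]$ is replaced by a path from $p$ to $x$ and back along the same edges, and $\eta$ is the constant path at $p$, then $z_\gamma=0$ while $d(x,\eta)$ is arbitrary. If a $2$-cell is attached along every closed path of the square grid, every $z_\gamma$ has a filling of norm $1$, the rectangles of Example~\ref{ex:rectangle} have arbitrarily large $D$, and $A=\infty$.
\end{remark}

A geodesic triangle is itself a loop as in Proposition~\ref{prop:key}, with $\eta$ the concatenation of two sides. Taking $D=d(x,\eta)$ gives
\begin{equation}\label{eq:direct}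
\sigma(N)^2\le A\,\Phi(N)\qquad\text{for all }N.
\end{equation}

\section{From fat triangles to short fat loops}\label{sec:loops}

Inequality \eqref{eq:direct} is not enough: if $\Phi(n)\le\kappa n$, it gives only $\sigma(N)\le\sqrt{A\kappa N}$. The loss occurs because a triangle of fatness $s$ may have perimeter much larger than $s$, with long thin parts near the corners that cost length and contribute nothing to $\alpha$. We cut these parts off. The bridges used for cutting must have length comparable to $s$, and this is guaranteed by choosing the fattest triangle among all those of perimeter at most $N$: then every triangle of perimeter at most $N$ is $s$-slim, and $s$ is both the fatness we detect and the length of the available bridges.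

\begin{proposition}\label{prop:short}
If $s=\sigma(N)$, then $s^2\le A\,\Phi(30s)$.
\end{proposition}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\coordinate (a) at (0,0); \coordinate (b) at (8,0); \coordinate (t) at (4,5.6);
\coordinate (x) at (4,0); \coordinate (p) at (2,0); \coordinate (q) at (6,0);
\coordinate (pp) at (1.9,0.9); \coordinate (qq) at (6.1,0.9);
\coordinate (r) at (3.55,3.7); \coordinate (rr) at (4.45,3.7);
\draw (a)--(b) (a)--(pp)--(r)--(t) (b)--(qq)--(rr)--(t);
\draw[very thick] (p)--(q)--(qq)--(rr)--(r)--(pp)--cycle;
\draw[dotted] (pp) to[bend left=22] (qq);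
\draw[dashed] (5,0) arc (0:180:1);
\foreach \n/\l/\pos in {a/a/below,b/b/below,t/t/above,x/x/below,p/p/below,q/q/below,pp/p'/left,qq/q'/right,r/r/left,rr/r'/right}
  \fill (\n) circle (1.6pt) node[\pos] {$\l$};
\end{tikzpicture}
\caption{A geodesic triangle with corners $a,b,t$ and a vertex $x\in[a,b]$ at distance $s$ from the other two sides (not to scale). The three thin corners are cut off by bridges $[p,p']$, $[q,q']$, $[r,r']$ of length at most $s$. The thick loop has length at most $30s$ and, apart from the geodesic $[p,q]$, avoids the open ball of radius $s$ about $x$ (dashed). The dotted geodesic $[p',q']$ is used only to find $r'$.}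
\label{fig:loop}
\end{figure}

\begin{proof}
We may assume $s\ge1$. Choose a triangle with sides $[a,b]$, $[a,t]$, $[b,t]$ and perimeter at most $N$, and a vertex $x\in[a,b]$ with $d(x,[a,t]\cup[b,t])=s$. We construct a closed path of length at most $30s$ consisting of a subsegment $[p,q]\subset[a,b]$ containing $x$ and a path $\eta$ from $q$ to $p$ with $d(x,\eta)\ge s$. Proposition~\ref{prop:key} with $D=s$ then gives the claim. Call a path \emph{far} if its distance from $x$ is at least $s$. Subsegments of $[a,t]$ and $[b,t]$ are far.

\emph{Cutting the corners $a$ and $b$.} If $d(a,x)\le2s$, put $p=p'=a$. Otherwise let $p$ be the vertex of $[a,b]$ between $a$ and $x$ with $d(p,x)=2s$, and let $p'$ be a vertex of $[a,t]\cup[b,t]$ with $d(p,p')\le s$, which exists by the definition of $\sigma(N)$. Define $q,q'$ in the same way with $b$ in place of $a$. A geodesic $[p,p']$ is far: in the first case it is the point $a\in[a,t]$, and in the second each of its vertices is at distance at least $2s-s$ from $x$. The same holds for $[q,q']$. We record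
\[
d(p,q)\le4s,\qquad d(x,p')\le3s,\qquad d(x,q')\le3s,\qquad d(p',q')\le6s .
\]
It remains to join $q'$ to $p'$ by a short far path. An arbitrary geodesic $[q',p']$ is short but may pass close to $x$, so we travel along the sides of the triangle.

\emph{Case 1: $p'$ and $q'$ lie on a common side $[a,t]$ or $[b,t]$.} Let $[q',p']$ be the subsegment of that side, and let $\eta=[q,q'][q',p'][p',p]$. The total length is at most $4s+s+6s+s=12s$.

\emph{Case 2: $p'\in S$ and $q'\in S'$, where $\{S,S'\}=\{[a,t],[b,t]\}$.} Let $[p',t]\subset S$ and $[q',t]\subset S'$ be the subsegments.

Suppose first that $d(p',t)\le8s$. Then $d(q',t)\le14s$, and we go through the corner: $\eta=[q,q'][q',t][t,p'][p',p]$. The total length is at most $4s+s+14s+8s+s=28s$.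

Suppose now that $d(p',t)>8s$, so that the corner $t$ must be cut as well (Figure~\ref{fig:loop}). Let $r\in[p',t]$ be the vertex with $d(p',r)=8s$. Slimness of the original triangle does not tell us which side $r$ is close to, so we use the triangle $T$ with sides $[p',t]$, $[q',t]$ and some geodesic $[p',q']$, whose third side is short. The part of $S$ outside $[p',t]$, the side $[a,b]$ and the part of $S'$ outside $[q',t]$ together form a path from $p'$ to $q'$, whose length is at least $d(p',q')$. So the perimeter of $T$ is at most that of the original triangle, and $T$ is $s$-slim. If $r$ were within $s$ of a vertex of $[p',q']$, then $8s=d(p',r)\le6s+s$, which is false. Hence there is a vertex $r'\in[q',t]$ with $d(r,r')\le s$, and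
\[
d(q',r')\le d(q',p')+d(p',r)+d(r,r')\le6s+8s+s=15s .
\]
Moreover $d(x,r)\ge d(p',r)-d(x,p')\ge5s$, so every vertex of a geodesic $[r',r]$ is at distance at least $4s$ from $x$. Take $\eta=[q,q'][q',r'][r',r][r,p'][p',p]$ with $[q',r']\subset S'$ and $[r,p']\subset S$. All five pieces are far, and the total length is at most $4s+s+15s+s+8s+s=30s$.
\end{proof}

The perimeter $N$ has disappeared from the right-hand side, and a linear or sufficiently small quadratic bound on $\Phi$ now bounds $s$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The hypothesis of the quantitative statement gives $\Phi(n)\le\kappa n$. For any $N$ and $s=\sigma(N)$, Proposition~\ref{prop:short} gives $s^2\le30A\kappa s$, so $\sigma(N)\le30A\kappa$, and all geodesic triangles are $30A\kappa$-slim.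

If $H^{(1)}_1(G,\mathbb R)=0$, then $\Phi(n)\le\kappa n$ for some $\kappa$ by Proposition~\ref{prop:linear}, so $\sigma$ is bounded and $G$ is word hyperbolic by Corollary~\ref{cor:sigma}. Conversely, if $G$ is word hyperbolic, then $H^{(1)}_1(G,\mathbb R)=0$ by Propositions~\ref{prop:dehn} and~\ref{prop:linear}.
\end{proof}

\begin{remark}
The quantitative part of Theorem~\ref{thm:main} rests on Propositions~\ref{prop:key} and~\ref{prop:short} only. It uses neither the group action, nor simple connectivity, nor local finiteness, and it holds for every connected $2$-complex $X$ with $A<\infty$. One point needs care, namely the continuity of $c\mapsto\alpha(\partial c)$. Every edge that is not a loop has weight at least $\frac12$ in \eqref{eq:A}, so the part of $\partial\tau$ on such edges has norm at most $2A$; and $\alpha$ vanishes on loops. So it is enough that $\partial c=z_\gamma$ hold on the edges that are not loops, where $\partial$ is bounded.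
\end{remark}

\begin{corollary}\label{cor:limsup}
If $A=0$, or if $A>0$ and $\limsup_{n\to\infty}\Phi(n)/n^2<1/(900A)$, then $G$ is word hyperbolic. In particular {\rm(v)}$\Rightarrow${\rm(i)}.
\end{corollary}

\begin{proof}
If $A=0$, Proposition~\ref{prop:short} gives $\sigma\equiv0$. If $A>0$, choose $n_0\ge1$ with $\Phi(n)<n^2/(900A)$ for $n\ge n_0$. If $s=\sigma(N)$ satisfied $30s\ge n_0$, we would get $s^2\le A\,\Phi(30s)<s^2$. So $\sigma<n_0/30$. In both cases Corollary~\ref{cor:sigma} applies.
\end{proof}

\section{Asymptotic cones and the gap}\label{sec:cone}

Condition (vi) bounds $\Phi$ only along a sequence $n_k$, which may be very sparse. Proposition~\ref{prop:short} then excludes only certain intervals of values for $\sigma$, and in a general graph $\sigma$ can jump: in a cycle of length $4m$, triangles of perimeter less than $4m$ lift to triangles in a line, so $\sigma(4m-1)=0$, while two antipodal vertices span a bigon showing $\sigma(4m)\ge m$. We therefore need a theorem that deduces hyperbolicity at all scales from hyperbolicity at a sequence of scales, using finite presentability. Asymptotic cones are the language for it.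

Fix a non-principal ultrafilter $\omega$ on $\mathbb N$. It assigns to every bounded real sequence a limit $\lim_\omega$, which is linear, preserves weak inequalities that hold for all large $k$, commutes with $\min$, and equals the ordinary limit when that exists. Let $(M,d)$ be a metric space, $o\in M$, and $\lambda_k\to\infty$. The \emph{asymptotic cone} of $M$ is the set of sequences $(x_k)$ in $M$ with $d(o,x_k)/\lambda_k$ bounded, with the pseudometric $\lim_\omega d(x_k,y_k)/\lambda_k$, modulo distance zero. It does not depend on $o$, because $\lambda_k\to\infty$. An asymptotic cone of $G$ is an asymptotic cone of a Cayley graph. Two properties follow from the definition.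
\begin{enumerate}
\item[(C1)] If $M$ is geodesic, so is the cone: if $y_k(t)$ is the point at fraction $t\in[0,1]$ of a geodesic from $x_k$ to $x_k'$, then $t\mapsto(y_k(t))$ is a geodesic from $(x_k)$ to $(x'_k)$.
\item[(C2)] A quasi-isometry $\varphi\colon M\to M'$ with constant $L$ induces an $L$-bi-Lipschitz bijection $(x_k)\mapsto(\varphi x_k)$ of the cones with the same $\omega$ and $(\lambda_k)$, since the additive constants vanish after division by $\lambda_k$.
\end{enumerate}
An \emph{arc} is the image of a topological embedding of $[0,1]$, and an \emph{$\mathbb R$-tree} is a geodesic space in which any two distinct points are the endpoints of a unique arc. We use the following theorem of M.~Kapovich and B.~Kleiner, from the appendix to \cite{OOS}.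

\begin{theorem}[Kapovich--Kleiner]\label{thm:KK}
A finitely presented group one of whose asymptotic cones is an $\mathbb R$-tree is hyperbolic.
\end{theorem}

\begin{lemma}\label{lem:tree}
A geodesic space satisfying the four-point condition with constant $0$ is an $\mathbb R$-tree.
\end{lemma}

\begin{proof}
Let $J$ be an arc from $p$ to $q$, and let $w$ be a point of a geodesic $I$ from $p$ to $q$, so that $(p|q)_w=0$. Suppose $w\notin J$, and let $\rho=d(w,J)>0$. Choose points $p=y_0,\dots,y_l=q$ on $J$ with $d(y_i,y_{i+1})\le\rho$. Then $(y_i|y_{i+1})_w\ge\rho/2$, and \eqref{eq:4pt} with $\theta=0$ gives $(y_0|y_i)_w\ge\rho/2$ by induction on $i$. For $i=l$ this is a contradiction. So $I\subset J$, and a connected subset of the arc $J$ containing both endpoints is all of $J$. Hence $J=I$.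
\end{proof}

\begin{proposition}\label{prop:liminf}
If $\liminf_{n\to\infty}\Phi(n)/n^2=0$, then $G$ is word hyperbolic.
\end{proposition}

\begin{proof}
Choose $n_k\to\infty$ with $\Phi(n_k)/n_k^2\to0$. By \eqref{eq:direct}, all geodesic triangles of perimeter at most $n_k$ are $\delta_k$-slim with $\delta_k=\sqrt{A\Phi(n_k)}=o(n_k)$. We choose a scale $\lambda_k$ between $\delta_k$ and $n_k$: much larger than $\delta_k$, so that slimness becomes invisible in the cone, and much smaller than $n_k$, so that all triangles visible in the cone have perimeter at most $n_k$. Put
\[
\varepsilon_k=\max\bigl(\Phi(n_k)/n_k^2,\ 1/n_k\bigr)\to0,\qquad\lambda_k=\varepsilon_k^{1/4}n_k .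
\]
Then $\lambda_k\ge n_k^{3/4}\to\infty$, $n_k/\lambda_k=\varepsilon_k^{-1/4}\to\infty$, and $\delta_k\le\sqrt A\,\varepsilon_k^{1/2}n_k=\sqrt A\,\varepsilon_k^{1/4}\lambda_k=o(\lambda_k)$. After passing to a subsequence, $(\lambda_k)$ is increasing.

Let $\mathcal C$ be the cone of $Y$ with scaling $(\lambda_k)$ and base vertex $o$. Four points of $\mathcal C$ are represented by sequences $(w_k),(a_k),(b_k),(y_k)$ of vertices, since moving a point by at most $\frac12$ does not change its class, and these vertices lie within $R\lambda_k$ of $o$ for some constant $R$. Triangles with corners among $w_k,a_k,b_k,y_k$ have perimeter at most $6R\lambda_k$, which is at most $n_k$ for large $k$. For such $k$, Lemma~\ref{lem:4pt} gives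
\[
(a_k|b_k)_{w_k}\ge\min\{(a_k|y_k)_{w_k},(y_k|b_k)_{w_k}\}-3\delta_k-1 .
\]
Dividing by $\lambda_k$ and applying $\lim_\omega$, we see that $\mathcal C$ satisfies the four-point condition with constant $0$. By (C1) and Lemma~\ref{lem:tree}, $\mathcal C$ is an $\mathbb R$-tree.

Let $\mathcal C'$ be the cone of a Cayley graph of $G$ with the same $\omega$ and $(\lambda_k)$. By (H2) and (C2) it is homeomorphic to $\mathcal C$, so any two of its points are joined by a unique arc, and by (C1) it is geodesic. Thus $\mathcal C'$ is an $\mathbb R$-tree, and Theorem~\ref{thm:KK} applies.
\end{proof}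

\begin{proof}[Proof of Theorem~\ref{thm:gap}]
Proposition~\ref{prop:linear} gives the vanishing of the reduced group and (ii)$\Leftrightarrow$(iii)$\Leftrightarrow$(iv). Proposition~\ref{prop:dehn} gives (i)$\Rightarrow$(iv), the implications (iv)$\Rightarrow$(v)$\Rightarrow$(vi) are immediate, and Proposition~\ref{prop:liminf} gives (vi)$\Rightarrow$(i). The statement about $1/(900A)$ is Corollary~\ref{cor:limsup}, which also shows that the equivalence of (i)--(v) does not depend on Theorem~\ref{thm:KK}. For the gap: if $\liminf\Phi(n)/n^2>0$, then $\Phi(n)\ge\varepsilon n^2$ for all large $n$ whenever $\varepsilon$ is smaller than this limit; otherwise (vi) holds, and hence (iv).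
\end{proof}

\begin{thebibliography}{9}

\bibitem{BH}
Bridson and Haefliger, \emph{Metric Spaces of Non-Positive Curvature}.

\bibitem{OOS}
Ol'shanskii, Osin and Sapir, \emph{Lacunary hyperbolic groups}, with an appendix by M.~Kapovich and B.~Kleiner, Geom. Topol. \textbf{13} (2009).

\bibitem{problem}
\texttt{http://www.ma.utexas.edu/users/allcock/research/ag.tex}

\end{thebibliography}
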